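
\newtheorem{theorem}{Theorem}[section]
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{lemma}[theorem]{Lemma}
\theoremstyle{definition}
\newtheorem{definition}[theorem]{Definition}
\newtheorem{question}[theorem]{Question}
\newtheorem{remark}[theorem]{Remark}

\title{EZ-boundaries of hyperbolic groups are not unique}


\begin{abstract}
Kapovich asked whether every EZ-boundary of a hyperbolic group is equivariantly homeomorphic to its Gromov boundary. The answer is no. For every torsion-free uniform lattice $G$ in $\mathrm{Isom}(\mathbb H^n)$, $n\ge 2$, in particular for every closed hyperbolic surface group, we replace the points of free orbits in $\partial G$ by closed balls, in the manner of a Denjoy blow-up that is performed so slowly that translates of compact sets still shrink. This produces $2^{\aleph_0}$ EZ-boundaries that are pairwise not equivariantly homeomorphic. Some of those different from $\partial G$ are spheres of dimension $n-1$, and for $n\ge 3$ some of those different from $\partial G$ carry a minimal action. For free groups of finite rank the answer is yes, so the failure begins in cohomological dimension two.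
\end{abstract}

\section{The question and the results}

\subsection{Z-structures and EZ-boundaries}

A \emph{Euclidean retract} is a compact space that embeds into some $\mathbb R^m$ as a retract. A compact metrizable space $Z$ contained in a space $\tilde X$ is a \emph{Z-set} in $\tilde X$ if for every open $U\subset\tilde X$ the inclusion $U\setminus Z\hookrightarrow U$ is a homotopy equivalence. Thus a Z-set can be deleted without changing the homotopy type of any open set; the model is the boundary sphere of a closed ball.

\begin{definition}\label{def:Z}
A \emph{Z-structure} on a group $G$ is a pair $(\tilde X,Z)$ such that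
\begin{enumerate}
\item[(1)] $\tilde X$ is a Euclidean retract;
\item[(2)] $Z$ is a Z-set in $\tilde X$;
\item[(3)] $X:=\tilde X\setminus Z$ admits a covering space action of $G$ with compact quotient $X/G$;
\item[(4)] the $G$-translates of any compact set $K\subset X$ form a null sequence in $\tilde X$: for each $\epsilon>0$ only finitely many translates $gK$ have $\operatorname{diam}(gK)>\epsilon$.
\end{enumerate}
The space $Z$ is then called a \emph{boundary} of $G$. Following Farrell and Lafont, $Z$ is an \emph{EZ-boundary} of $G$ if in addition the action of $G$ on $X$ extends to an action on $\tilde X$ by homeomorphisms. The extended action restricts to an action of $G$ on $Z$.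
\end{definition}

Condition (4) does not depend on the metric chosen on the compact space $\tilde X$. It ties $Z$ to the large-scale geometry of $G$: if $K$ is compact and $x_i,x_i'\in g_iK$ with $g_i\to\infty$ in $G$, then $x_i$ and $x_i'$ have the same limits in $Z$.

If $G$ is the fundamental group of a closed hyperbolic $n$-manifold, the closed ball $\overline{\mathbb H^n}$ and its boundary sphere form such a structure, and the $G$-action extends. So $\partial\mathbb H^n$, which is the Gromov boundary of $G$, is an EZ-boundary of $G$.

\begin{question}[Kapovich \cite{AIM}]\label{q}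
Let $G$ be a hyperbolic group and let $\partial_{EZ}G$ be an EZ-boundary of $G$. Is $\partial_{EZ}G$ equivariantly homeomorphic to the Gromov boundary $\partial G$?
\end{question}

One might expect a positive answer. A hyperbolic group has a canonical boundary, and the action on it is dynamically rigid (see Proposition~\ref{prop:unique} for one instance). Moreover (4) forces sequences at bounded distance from each other to converge together, and for free groups of finite rank this, together with the Z-set property, is enough (Theorem~\ref{thm:C}). But by itself (4) says nothing about sequences $x_i,x_i'$ whose distance tends to infinity, however slowly. The Gromov boundary identifies many of these: since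
\[
(x_i|x_i')_o=\tfrac12\bigl(d(o,x_i)+d(o,x_i')-d(x_i,x_i')\bigr)\ \ge\ d(o,x_i)-d(x_i,x_i'),
\]
it does so whenever $d(o,x_i)\to\infty$ and $d(x_i,x_i')\le\frac12 d(o,x_i)$. Nothing in (4) prevents an EZ-boundary from keeping such sequences apart, and for lattices in $\mathrm{Isom}(\mathbb H^n)$ we shall build EZ-boundaries that do.

\subsection{Results}

In Theorems~\ref{thm:A} and~\ref{thm:B} and in Sections~\ref{sec:surface}--\ref{sec:sphere}, except where Section~\ref{sec:criterion} says otherwise, we fix $n\ge2$, write $X=\mathbb H^n$, let $\overline X=X\cup\partial X$ be its compactification to the closed ball, and let $G<\mathrm{Isom}(\mathbb H^n)$ be a torsion-free uniform lattice. For $n=2$ this includes the closed hyperbolic surface groups. We use the following standard facts.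
\begin{enumerate}
\item[(G1)] $G$ is hyperbolic and $\partial G=\partial X$ equivariantly.
\item[(G2)] $G$ acts freely and properly on $X$ with compact quotient.
\item[(G3)] Every $g\ne1$ in $G$ is loxodromic: it has exactly two fixed points $g^\pm\in\partial X$, and $g^k\zeta\to g^+$ as $k\to\infty$ for every $\zeta\in\overline X\setminus\{g^-\}$.
\item[(G4)] The action of $G$ on $\partial X$ is minimal, that is, every nonempty closed invariant subset is $\partial X$.
\item[(G5)] Hyperbolic balls of a fixed radius have Euclidean diameter (in the ball model) tending to $0$ as their centers leave compact subsets of $X$.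
\end{enumerate}
By (G3), and since $G$ is countable, all but countably many points of $\partial X$ have trivial stabilizer in $G$.

\begin{definition}
A \emph{datum} is a pair $(S,j)$, where $S\subset\partial X$ is a countable $G$-invariant set of points with trivial stabilizers and $j:S\to\{1,\dots,n-1\}$ is a $G$-invariant function.
\end{definition}

Write $D^j\subset\mathbb R^j$ for the closed unit ball. For each datum we construct in Section~\ref{sec:space} a space $Z_{S,j}$ in which each $\eta\in S$ is replaced by a ball $D^{j(\eta)}$. The construction involves choices; everything below holds for all choices.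

\begin{theorem}\label{thm:A}
For every datum with $S\ne\emptyset$ there is a Z-structure $(\tilde X,Z)$ on $G$ with $\tilde X\setminus Z=\mathbb H^n$, to which the $G$-action extends, and whose EZ-boundary $Z=Z_{S,j}$ is not $G$-equivariantly homeomorphic to $\partial G$.
\end{theorem}

Data with $S\ne\emptyset$ exist: take for $S$ one orbit of points with trivial stabilizer. So the answer to Question~\ref{q} is no.

\begin{theorem}\label{thm:B}
Let $(S,j)$ and $(S',j')$ be data.
\begin{enumerate}
\item[(i)] There is a continuous equivariant surjection $\pi:Z_{S,j}\to\partial G$ with $\pi^{-1}(\eta)\cong D^{j(\eta)}$ for $\eta\in S$ and with one-point fibers otherwise. It is the only continuous equivariant map $Z_{S,j}\to\partial G$. Hence an equivariant homeomorphism $Z_{S,j}\cong Z_{S',j'}$ implies $(S,j)=(S',j')$, and $G$ has exactly $2^{\aleph_0}$ EZ-boundaries up to equivariant homeomorphism.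
\item[(ii)] If $S\neq\emptyset$, then $G$ acts minimally on $Z_{S,j}$ if and only if $j<n-1$ everywhere. So for $n\ge3$ even an EZ-boundary with minimal action need not be equivariantly homeomorphic to $\partial G$.
\item[(iii)] If $j\equiv n-1$, then $Z_{S,j}$ is homeomorphic to $S^{n-1}$. So equivariant uniqueness fails even among EZ-boundaries that are homeomorphic to $\partial G$.
\end{enumerate}
\end{theorem}

\begin{theorem}\label{thm:C}
If $G$ is free of finite rank, then every EZ-boundary of $G$ is equivariantly homeomorphic to $\partial G$. Consequently the answer to Question~\ref{q} is yes for all hyperbolic groups with $\mathrm{cd}\,G\le1$, while for every $n\ge2$ it is no for some hyperbolic group with $\mathrm{cd}\,G=n$.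
\end{theorem}

\subsection{Plan}
Section~\ref{sec:surface} opens up a single boundary point of the hyperbolic plane; this already contains the main idea. Section~\ref{sec:model} gives the model function for all $n$ and $j$, and Section~\ref{sec:space} uses one copy of it for each $\eta\in S$ to define $\tilde X$. All parts of Definition~\ref{def:Z} then follow quickly, except that $\tilde X$ is a Euclidean retract and that $Z$ is a Z-set; Section~\ref{sec:criterion} derives both from a general criterion. Sections~\ref{sec:distinguish} and~\ref{sec:sphere} prove Theorems~\ref{thm:A} and~\ref{thm:B}, and Section~\ref{sec:free} proves Theorem~\ref{thm:C}.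

\section{Opening one point of the circle at infinity}\label{sec:surface}

Let $n=2$, and let $\eta\in\partial\mathbb H^2$ have trivial stabilizer. Put $\eta$ at $\infty$ in the upper half-plane $\{p=(y,t):t>0\}$. We want to replace $\infty$ by the interval $[-1,1]$. A natural way is to choose a continuous function $F:\overline X\setminus\{\infty\}\to[-1,1]$ that has no limit at $\infty$, and to take the closure of its graph. Which function?

Use the coordinates $s=\log|p|$ and $r$ with $\sinh r=y/t$, the signed distance from $p$ to the vertical geodesic $\{y=0\}$. In them the hyperbolic metric is $dr^2+\cosh^2r\,ds^2$.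

\emph{A first attempt} is to separate points by their direction, $F=y/|p|=\tanh r$. The closure of the graph has fiber $[-1,1]$ over $\infty$, but (4) fails. Indeed, on the closed unit ball about $(0,e^s)$ this function takes all values in $[-\tanh1,\tanh1]$, for every $s$. If $K\subset\mathbb H^2$ is a compact ball so large that the $G$-translates of a smaller concentric ball, with radius less by $1$, cover the plane, then for every $s$ some translate $gK$ contains the closed unit ball about $(0,e^s)$. So infinitely many $gK$ have $F$-images of length at least $2\tanh 1$. The same objection applies to every nonconstant function of $r$ alone, with the unit ball replaced by a larger one: its variation on the ball about $(0,e^s)$ is independent of $s$.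

\emph{The remedy} is to measure $r$ on a scale that grows as we approach $\infty$. For $s\ge1$ put
\[
F(p)=\frac{r}{|r|+s}.
\]
For $r>0$ we have $dF=(s\,dr-r\,ds)/(r+s)^2$, and $|dr|=1$, $|ds|\le1$, so
\[
|dF|\le\frac{s+r}{(r+s)^2}=\frac1{r+s}\le\frac1s ,
\]
and likewise for $r<0$. Thus $F$ varies ever more slowly near $\infty$: on balls of a fixed radius its oscillation tends to $0$ as $s\to\infty$. Yet every value in $(-1,1)$ is still taken in $X$ arbitrarily close to $\infty$. The level set $\{F=b\}$ is the curve $r=sb/(1-|b|)$, that is (for $b>0$),
\[
y=e^s\tanh r,\qquad t=e^s/\cosh r,\qquad r=\tfrac{b}{1-b}\,s,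
\]
and along it $s\to\infty$; see Figure~\ref{fig}. On the boundary line $t=0$ we have $r=\pm\infty$ and $F=\pm1$. So in the closure of the graph of $F$ the point $\infty$ is replaced by an arc: the two sides of the boundary line lead to its two endpoints, and $X$ accumulates on all of it. Every geodesic ray to $\infty$ is vertical, has $r\to0$, and leads to $0$. The horocycle $t=1$ has $|r|=\operatorname{arcsinh}|y|$ and $s=\frac12\log(1+y^2)$, so $r/s\to\pm1$ as $y\to\pm\infty$, and its two ends lead to $\pm\frac12$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.36]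
\draw[thick] (-12.8,0)--(12.8,0);
\draw[dashed] (2.72,0) arc (0:180:2.72);
\draw (0,2.72)--(0,8.5) node[above]{\footnotesize $F=0$};
\draw plot[domain=1:2.55,samples=30] ({exp(\x)*(1-exp(-\x))/(1+exp(-\x))},{2*exp(0.5*\x)/(1+exp(-\x))}) node[right]{\footnotesize $F=1/3$};
\draw plot[domain=1:2.55,samples=30] ({-exp(\x)*(1-exp(-\x))/(1+exp(-\x))},{2*exp(0.5*\x)/(1+exp(-\x))}) node[left]{\footnotesize $F=-1/3$};
\draw plot[domain=1:2.55,samples=30] ({exp(\x)*(1-exp(-2*\x))/(1+exp(-2*\x))},{2/(1+exp(-2*\x))}) node[right]{\footnotesize $F=1/2$};
\draw plot[domain=1:2.55,samples=30] ({-exp(\x)*(1-exp(-2*\x))/(1+exp(-2*\x))},{2/(1+exp(-2*\x))}) node[left]{\footnotesize $F=-1/2$};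
\draw plot[domain=1:2.55,samples=30] ({exp(\x)*(1-exp(-4*\x))/(1+exp(-4*\x))},{2*exp(-\x)/(1+exp(-4*\x))}) node[right]{\footnotesize $F=2/3$};
\draw plot[domain=1:2.55,samples=30] ({-exp(\x)*(1-exp(-4*\x))/(1+exp(-4*\x))},{2*exp(-\x)/(1+exp(-4*\x))}) node[left]{\footnotesize $F=-2/3$};
\node[below] at (7.5,0) {\footnotesize $F=1$};
\node[below] at (-7.5,0) {\footnotesize $F=-1$};
\end{tikzpicture}
\caption{Level curves of the slow function $F=r/(|r|+s)$ in the upper half-plane, outside the half-circle $s=1$ (dashed); the values $\pm1$ are taken on the boundary line. The curves in the half-plane all run to the single boundary point $\infty$ of the hyperbolic plane, at distances from each other that tend to infinity. In the new boundary they end at different points of an arc.}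
\label{fig}
\end{figure}

To obtain a $G$-space we do this at all points of the orbit $G\eta$ at once, with one coordinate for each point and with the functions translated by $G$. For $n=2$ the new boundary is a circle into which an arc has been inserted at each point of $G\eta$. The interiors of these arcs form an open invariant set, so the action is no longer minimal, and by (G4) the new boundary cannot be equivariantly homeomorphic to $\partial G$.

\section{The model function}\label{sec:model}

Fix $1\le j\le n-1$. In the upper half-space model write
\[
\overline X\setminus\{\infty\}=\{p=(u,y,t):u\in\mathbb R^{n-1-j},\ y\in\mathbb R^j,\ t\ge0\}.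
\]
The point $\infty$ will be replaced by $D^j$, with $y/|y|$ as direction; if $j<n-1$, the complementary coordinates $u$ are treated like $t$. Put
\[
h=\sqrt{|u|^2+t^2},\quad |p|=\sqrt{|y|^2+h^2},\quad s=\log|p|,\quad r=\operatorname{arcsinh}(|y|/h)\in[0,\infty]\qquad(p\ne0),
\]
and define $F=F_j:\overline X\setminus\{\infty\}\to D^j$ by $F(p)=0$ if $|p|\le1$ or $y=0$, and otherwise
\[
F(p)=\min(1,s)\,\frac{r}{r+\max(1,s)}\,\frac{y}{|y|},
\qquad\text{where the quotient is read as $1$ if }r=\infty .
\]
Where $s\ge1$ and $y\ne0$ this is $F=\frac{r}{r+s}\frac{y}{|y|}$; only this region matters, and the factor $\min(1,s)$ merely cuts $F$ off. The function $F$ is continuous: $|y|/h$, hence $r$, is continuous into $[0,\infty]$ on $p\ne0$; as $y\to0$ with $|p|\ge1$ we have $r\to0$; and at $s=0$ the formula gives $0$.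

\begin{lemma}[Product structure]\label{lem:product}
Let $E=\{e\in S^{n-1-j}\subset\mathbb R^{n-1-j}\times\mathbb R: e_{\mathrm{last}}>0\}$, a contractible space.
\begin{enumerate}
\item[(a)] The map $p\mapsto(s,F(p),(u,t)/h)$ is a homeomorphism from $\{p\in X:s>1\}$ onto $(1,\infty)\times\operatorname{int}D^j\times E$.
\item[(b)] If $j<n-1$, the map $p\mapsto (s,F(p),u/|u|)$ is a homeomorphism from $\{t=0,\ u\ne0,\ s>1\}\subset\partial X$ onto $(1,\infty)\times\operatorname{int}D^j\times S^{n-2-j}$.
\item[(c)] If $j=n-1$, $t=0$ and $s\ge1$, then $F(p)=y/|y|$, so $|F(p)|=1$.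
\end{enumerate}
\end{lemma}

\begin{proof}
In (a) and (b) we have $h>0$, so $r<\infty$, $|F|=r/(r+s)<1$, and the map is continuous. Given $(s,b,e)$, the equation $|b|=r/(r+s)$ has the solution $r=s|b|/(1-|b|)$. Since $|y|/h=\sinh r$ and $|y|^2+h^2=e^{2s}$, we must have
\[
y=e^s\tanh(r)\,\frac{b}{|b|}\quad(y=0\text{ if }b=0),\qquad h=\frac{e^s}{\cosh r},\qquad (u,t)=h\,e ,
\]
with $t=0$ and $u=he$ in (b). These formulas define the continuous inverse. In (c) there is no coordinate $u$, so $h=t=0$ and $r=\infty$.
\end{proof}

\begin{lemma}[Slow variation]\label{lem:slow}
For every $R$ and $\epsilon>0$ there is a compact $C\subset X$ such that $|F(p)-F(q)|<\epsilon$ whenever $p\in X\setminus C$, $q\in X$ and $d(p,q)\le R$.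
\end{lemma}

\begin{proof}
Let $P:\mathbb H^n\to\mathbb H^{j+1}$, $P(u,y,t)=(y,h)$, where $\mathbb H^{j+1}=\{(y,h):h>0\}$. This map forgets the direction of $(u,t)$. It is $1$-Lipschitz, because $dh^2\le|du|^2+dt^2$ and $h\ge t$ give
\[
\frac{|dy|^2+dh^2}{h^2}\le\frac{|dy|^2+|du|^2+dt^2}{t^2}.
\]
Both $F$ and $s$ factor through $P$, so we may estimate in $\mathbb H^{j+1}$. There, $r$ is the distance to the geodesic $\{y=0\}$, which we call the axis. Off the axis put $\theta=y/|y|$, $|y|=e^s\sin\omega$, $h=e^s\cos\omega$. Then
\[
\frac{|dy|^2+dh^2}{h^2}=\frac{ds^2+d\omega^2}{\cos^2\omega}+\tan^2\omega\,|d\theta|^2=dr^2+\cosh^2r\,ds^2+\sinh^2r\,|d\theta|^2,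
\]
since $\sinh r=\tan\omega$ gives $\cosh r=1/\cos\omega$ and $dr=d\omega/\cos\omega$. Hence $|dr|=1$, $|ds|\le1$ and $|d\theta|\le1/\sinh r$ (for $j=1$, $d\theta=0$). Where $s\ge1$ and $r>0$ we obtain, with $\rho=r/(r+s)$,
\[
|dF|\le|d\rho|+\rho\,|d\theta|\le\frac{s+r}{(r+s)^2}+\frac{r/\sinh r}{r+s}\le\frac2{r+s}\le\frac2s .
\]
A geodesic of $\mathbb H^{j+1}$ either lies in the axis, where $F=0$, or meets it in at most one point, across which $F$ is continuous. So if $s\ge\sigma\ge1$ along the segment $[Pp,Pq]$, then $|F(p)-F(q)|\le2d(p,q)/\sigma$. As $s$ is $1$-Lipschitz on $\mathbb H^{j+1}$, we have shown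
\begin{equation}\label{eq:slow}
d(p,q)\le R,\quad s(p)\ge R+\sigma,\quad \sigma\ge1\quad\Longrightarrow\quad|F(p)-F(q)|\le 2R/\sigma .
\end{equation}

Suppose the lemma fails for $R,\epsilon$. Then there are $p_i$ leaving every compact subset of $X$ and $q_i$ with $d(p_i,q_i)\le R$ and $|F(p_i)-F(q_i)|\ge\epsilon$. By (G5) we may assume that $p_i$ and $q_i$ converge to the same $\zeta\in\partial X$. If $\zeta\ne\infty$, this contradicts the continuity of $F$ at $\zeta$. If $\zeta=\infty$, then $s(p_i)\to\infty$, contradicting \eqref{eq:slow}.
\end{proof}

\section{The space $\tilde X$}\label{sec:space}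

Let $(S,j)$ be a datum. We use one model function for each point of $S$, chosen compatibly with $G$. Choose representatives $\xi_i$ of the $G$-orbits in $S$ and isometries $A_i$ of $\mathbb H^n$ with $A_i\xi_i=\infty$. For $\eta=g\xi_i$ set
\[
f_\eta=F_{j(\eta)}\circ A_i\circ g^{-1}:\overline X\setminus\{\eta\}\to D^{j(\eta)} .
\]
Since stabilizers are trivial, $\eta$ determines $g$ and $f_\eta$ is well defined. It is continuous, and
\begin{equation}\label{eq:equiv}
f_{g\eta}(gx)=f_\eta(x)\qquad(g\in G,\ x\ne\eta).
\end{equation}
This is why we require trivial stabilizers: if $\eta=g^+$ for some $g\ne1$, then \eqref{eq:equiv} would give $f_\eta(x)=f_\eta(g^{-k}x)\to f_\eta(g^-)$ for all $x\neq\eta$, and $f_\eta$ would be constant.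

Define
\[
\tilde X=\overline{\{(x,(f_\eta(x))_{\eta\in S}):x\in X\}}\subset\overline X\times\prod_{\eta\in S}D^{j(\eta)},
\]
let $\pi:\tilde X\to\overline X$ be the projection, and write $b_\eta$ for the $\eta$-coordinate. Enumerate $S=\{\eta_1,\eta_2,\dots\}$ (a nonempty $S$ is infinite, since $G$ is) and use the metric
\[
d\bigl((x,b),(x',b')\bigr)=|x-x'|+\sum_k2^{-k}|b_{\eta_k}-b'_{\eta_k}| ,
\]
where $|\cdot|$ on $\overline X$ is Euclidean in the ball model. The space $\tilde X$ is compact metrizable. Finally put
\[
Z=Z_{S,j}=\pi^{-1}(\partial X),\qquad D_\eta=\pi^{-1}(\eta)\quad(\eta\in S).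
\]
For $S=\emptyset$ this is the closed ball with its boundary sphere.

\begin{lemma}[Fibers]\label{lem:fibers}
\begin{enumerate}
\item[(a)] If $z\in\tilde X$ and $\pi(z)\ne\eta\in S$, then $b_\eta(z)=f_\eta(\pi(z))$. The map $\pi$ is surjective, and it is injective over $\overline X\setminus S$.
\item[(b)] $\pi^{-1}(X)$ is open and dense in $\tilde X$, and $\pi$ maps it homeomorphically onto $X$.
\item[(c)] For $\eta\in S$ the coordinate $b_\eta$ maps $D_\eta$ homeomorphically onto $D^{j(\eta)}$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The equation $b_\eta=f_\eta\circ\pi$ holds on the graph. As $f_\eta$ is continuous on $\overline X\setminus\{\eta\}$, it holds at all points of the closure with $\pi\ne\eta$. This gives injectivity over $\overline X\setminus S$. As $\pi(\tilde X)$ is compact and contains the dense set $X$, it is $\overline X$.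

(b) By (a), $\pi^{-1}(X)$ is the graph of a continuous map on $X$. It is open because $X$ is open in $\overline X$, and dense because $\tilde X$ is the closure of the graph.

(c) By (a) the coordinates $b_{\eta'}$ with $\eta'\ne\eta$ are constant on $D_\eta$, so $b_\eta$ embeds $D_\eta$ into $D^{j(\eta)}$. By Lemma~\ref{lem:product}(a), for every $b\in\operatorname{int}D^{j(\eta)}$ there are points $x\in X$ with $f_\eta(x)=b$ and $x\to\eta$; along them $f_{\eta'}(x)\to f_{\eta'}(\eta)$ for $\eta'\ne\eta$, so $b\in b_\eta(D_\eta)$. As $b_\eta(D_\eta)$ is closed, it is all of $D^{j(\eta)}$.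
\end{proof}

We identify $X$ with $\pi^{-1}(X)$. Then $Z=\tilde X\setminus X$ is closed.

\begin{lemma}[Action]\label{lem:action}
The action of $G$ on $X$ extends to an action on $\tilde X$ by homeomorphisms such that $\pi$ is equivariant, $gD_\eta=D_{g\eta}$ and $b_{g\eta}(gz)=b_\eta(z)$.
\end{lemma}

\begin{proof}
As $j$ is $G$-invariant, $g(x,(b_\eta)_\eta)=(gx,(b_{g^{-1}\eta})_\eta)$ defines an action by homeomorphisms on the product. By \eqref{eq:equiv}, $f_{g^{-1}\eta}(x)=f_\eta(gx)$, so this action preserves the graph and is the given action on $X$. Hence it preserves the closure $\tilde X$. The other claims are immediate from the formula.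
\end{proof}

Condition (3) is (G2). The next lemma is condition (4), and here slow variation is used.

\begin{lemma}[Null translates]\label{lem:null}
For every compact $K\subset X$ and $\epsilon>0$, $\operatorname{diam}(gK)>\epsilon$ in $\tilde X$ for only finitely many $g\in G$.
\end{lemma}

\begin{proof}
Choose $k_0$ with $\sum_{k>k_0}2\cdot2^{-k}<\epsilon/2$. It suffices that $\operatorname{diam}\pi(gK)\to0$ and $\operatorname{diam}f_{\eta_k}(gK)\to0$ for each $k\le k_0$ as $g\to\infty$ in $G$. The action on $X$ is proper, so $gK$ is disjoint from any given compact set for all but finitely many $g$, while its hyperbolic diameter is constant. The first claim thus follows from (G5), and the second from Lemma~\ref{lem:slow}, as $f_{\eta_k}$ is some $F_j$ composed with an isometry.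
\end{proof}

It remains to prove (1) and (2). The local structure of $Z$ can be complicated: if $S\ne\emptyset$, then $S$ is dense in $\partial X$ by (G4), and every neighborhood of a point of $\pi^{-1}(\partial X\setminus S)$ contains infinitely many of the sets $D_\eta$. But small neighborhoods in $\tilde X$ can be chosen so that their intersection with $X$ is simple, and together with finite dimension this will be enough.

In this paper $\dim$ is covering dimension of separable metrizable spaces. We use the standard facts that $\dim$ is monotone under inclusion; that a countable union of closed subsets of dimension $\le\ell$ has dimension $\le\ell$; that $\dim(A\cup B)\le\dim A+\dim B+1$ for arbitrary subsets and $\dim(A\times B)\le\dim A+\dim B$; that a space of dimension $\le\ell$ is a union of $\ell+1$ subsets of dimension $\le0$; and that every open cover of a space of dimension $\le0$ has a refinement by pairwise disjoint open sets.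

\begin{lemma}[Dimension]\label{lem:dim}
$\dim\tilde X\le2n$.
\end{lemma}

\begin{proof}
The set $X\cup\bigcup_\eta D_\eta$ is a countable union of compact sets of dimension $\le n$, so it has dimension $\le n$. Its complement is $\pi^{-1}(\partial X\setminus S)$. As $\pi$ is a closed map and we restrict it to a full preimage on which it is injective, this complement is homeomorphic to $\partial X\setminus S$ and has dimension $\le n-1$. So $\dim\tilde X\le n+(n-1)+1$.
\end{proof}

\begin{lemma}[Small neighborhoods]\label{lem:nbhd}
Every $z\in\tilde X$ has arbitrarily small open neighborhoods $V$ with $V\cap X$ contractible.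
\end{lemma}

\begin{proof}
If $z\in X$, use small balls in $X$.

Let $\pi(z)=\zeta\in\partial X\setminus S$. Let $N$ run through the open neighborhoods of $\zeta$ in $\overline X$ bounded by hyperplanes, so that $N\cap X$ is an open half-space; they form a basis at $\zeta$. Given an open $O\ni z$, the compact set $\pi(\tilde X\setminus O)$ does not contain $\zeta$, because $\pi^{-1}(\zeta)=\{z\}$. So some $N$ is disjoint from it and $\pi^{-1}(N)\subset O$. Moreover $\pi^{-1}(N)\cap X=N\cap X$ is convex.

Let $z\in D_\eta$, $\eta=g\xi_i$, $b=b_\eta(z)$, and put $A=A_ig^{-1}$, $j=j(\eta)$, so $f_\eta=F_j\circ A$. For $k\ge1$ let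
\[
V_k=\bigl\{w\in\tilde X:\ A\pi(w)\in\{|p|>e^k\}\cup\{\infty\},\ \ |b_\eta(w)-b|<1/k\bigr\}.
\]
These are open neighborhoods of $z$, decreasing in $k$, and $\bigcap_k\overline{V_k}\subset\{\pi=\eta,\ b_\eta=b\}=\{z\}$. By compactness they form a basis at $z$. By Lemma~\ref{lem:product}(a),
\[
V_k\cap X\cong(k,\infty)\times\bigl(\operatorname{int}D^j\cap B(b,1/k)\bigr)\times E ,
\]
a product of an interval, a nonempty convex set and a contractible set.
\end{proof}

\section{A criterion for Euclidean retracts and Z-sets}\label{sec:criterion}

In the following proposition and its proof, $X$ and $Z$ are general, not those of Section~\ref{sec:space}.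

\begin{proposition}\label{prop:criterion}
Let $Y$ be a compact metric space with $\dim Y\le N<\infty$, let $Z\subset Y$ be closed, and let $X=Y\setminus Z$ be dense and contractible. Suppose every $y\in Y$ has arbitrarily small open neighborhoods $V$ with $V\cap X$ contractible. Then $Y$ is a Euclidean retract and $Z$ is a Z-set in $Y$.
\end{proposition}

By Lemmas~\ref{lem:fibers}(b), \ref{lem:dim} and~\ref{lem:nbhd} the proposition applies to $\tilde X$ (and $X=\mathbb H^n$ is contractible). Together with (G2) and Lemmas~\ref{lem:action} and~\ref{lem:null} this proves that \emph{$(\tilde X,Z_{S,j})$ is a Z-structure on $G$ to which the action extends; so $Z_{S,j}$ is an EZ-boundary of $G$.}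

The heart of the proof is a homotopy $H$ that starts at the identity and pushes all of $Y$ into $X$ at once. For $t>0$ we approximate $y$ by a nearby point of $X$, more closely as $t\to0$; these choices are not continuous in $(y,t)$, and we make them so by mapping the nerve of a cover of $Y\times(0,1]$ into $X$, simplex by simplex. Each simplex is filled in inside a small contractible set $V\cap X$. The size of the images grows with each dimension, but finite dimension bounds the number of steps. We need covers of bounded multiplicity.

\begin{lemma}\label{lem:refine}
Let $M$ be a separable metric space with $\dim M\le\ell$. Every open cover of $M$ has a locally finite open refinement by nonempty sets with at most $\ell+1$ members through any point.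
\end{lemma}

\begin{proof}
By paracompactness we may assume that the given cover $\{U_a\}$ is locally finite. Write $M$ as a union of $\ell+1$ subsets $A$ of dimension $\le0$. Each nonempty $A$ is covered by pairwise disjoint nonempty relatively open sets $B\subset A$, each contained in some $U_{a(B)}$. Thicken them to
\[
\tilde B=\{x\in U_{a(B)}:d(x,B)<d(x,A\setminus B)\},\qquad d(x,\emptyset)=\infty .
\]
These sets are open in $M$, and $B\subset\tilde B$ because $B$ is open in $A$. For fixed $A$ they are pairwise disjoint: if $x\in\tilde B\cap\tilde B'$ with $B\ne B'$, then $d(x,B)<d(x,A\setminus B)\le d(x,B')$, and by symmetry $d(x,B')<d(x,B)$, which is absurd. So the at most $\ell+1$ disjoint families together form an open cover $\mathcal V$ of $M$. It may fail to be locally finite, so we amalgamate: assign to each $V\in\mathcal V$ an index $a(V)$ with $V\subset U_{a(V)}$ and let $W_a=\bigcup\{V:a(V)=a\}$. The nonempty sets $W_a$ cover $M$ and are locally finite because $W_a\subset U_a$. A point in $W_a$ for $k$ distinct $a$ lies in $k$ distinct members of $\mathcal V$, no two of them from the same disjoint family, so $k\le \ell+1$.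
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:criterion}]
\emph{Step 1: controlled extension.} For $\epsilon>0$ cover $Y$ by sets $V_y\subset B(y,\epsilon/3)$ as in the hypothesis. A subset of $X$ whose diameter is below a Lebesgue number of this cover lies in some $V_y\cap X$, which is contractible and has diameter $<\epsilon$. So there is $\delta\in(0,\epsilon]$ with the property: \emph{every map $\partial\Delta^k\to X$, $k\ge1$, with image of diameter $<\delta$ extends to a map $\Delta^k\to X$ with image of diameter $<\epsilon$.} Let $\delta(\epsilon)$ be half the supremum of all such $\delta\in(0,\epsilon]$. The property passes to smaller $\delta$ and to larger $\epsilon$; hence $\delta(\epsilon)$ has it, and $\delta(\cdot)$ is nondecreasing.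

\emph{Step 2: the homotopy.} We construct $H:Y\times[0,1]\to Y$ with
\[
H_0=\mathrm{id},\qquad H_t(Y)\subset X\quad\text{and}\quad d(H(y,t),y)<8t\qquad(t>0).
\]
For $m\ge0$ put $\alpha_{N+1}(m)=2^{-m}$ and $\alpha_k(m)=\frac12\delta(\alpha_{k+1}(m))$ for $k=N,\dots,0$. These numbers are nonincreasing in $m$, and $\alpha_k(m)\le\alpha_{k+1}(m)$. Let $I_0=(\frac14,1]$ and $I_m=(2^{-m-2},2^{-m})$ for $m\ge1$; these intervals cover $(0,1]$ and are open in it. Consider the cover of $Y\times(0,1]$ by the sets $U\times I_m$, $m\ge0$, with $U$ open and $\operatorname{diam}U<\alpha_0(m)$. As $\dim(Y\times(0,1])\le N+1$, Lemma~\ref{lem:refine} gives a locally finite open refinement $\mathcal W$ by nonempty sets with at most $N+2$ members through any point. For $W\in\mathcal W$ fix $m(W)$ and $U_W$ with $W\subset U_W\times I_{m(W)}$ as above, and pick $x_W\in U_W\cap X$, which is possible as $X$ is dense.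

The nerve $\mathcal N$ of $\mathcal W$ has dimension $\le N+1$. For a simplex $\sigma$ of $\mathcal N$ let $m(\sigma)$ be the minimum of $m(W)$ over its vertices $W$. Define $\psi:\mathcal N\to X$ by $\psi(W)=x_W$ on vertices and extend it over skeleta so that
\[
\operatorname{diam}\psi(\sigma)<\alpha_k(m(\sigma))\qquad\text{for every $k$-simplex $\sigma$, }k\ge1 .
\]
This is possible. For $k=1$ and $\sigma$ with vertices $W,W'$, the sets $U_W$ and $U_{W'}$ meet, so $d(x_W,x_{W'})<2\alpha_0(m(\sigma))=\delta(\alpha_1(m(\sigma)))$ and Step 1 applies. For $k\ge2$ any two facets of $\sigma$ meet, and each has image of diameter $<\alpha_{k-1}(m(\sigma))$ by monotonicity in $m$. So $\operatorname{diam}\psi(\partial\sigma)<2\alpha_{k-1}(m(\sigma))=\delta(\alpha_k(m(\sigma)))$ and Step 1 applies again.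

Let $\{\lambda_W\}$ be a partition of unity subordinate to $\mathcal W$, let $\kappa:Y\times(0,1]\to\mathcal N$ be the map with barycentric coordinates $\lambda_W$, and put $H=\psi\circ\kappa$ for $t>0$. This is continuous: every point has a neighborhood $O$ meeting only finitely many members of $\mathcal W$, so $\kappa(O)$ lies in a finite subcomplex; there $\kappa|_O$ is continuous because its barycentric coordinates are, and $\psi$ is continuous because it is so on each closed simplex.

Given $(y,t)$ with $t>0$, let $\sigma$ be spanned by all $W\ni(y,t)$ and let $m=m(\sigma)$. Then $\kappa(y,t)\in\sigma$. Choose $W\ni(y,t)$ with $m(W)=m$. Then $t\in I_m$, so $t>2^{-m-2}$; also $d(x_W,y)<\alpha_0(m)\le2^{-m}$ and $\operatorname{diam}\psi(\sigma)\le2^{-m}$. Therefore $d(H(y,t),y)<2\cdot2^{-m}<8t$. This also shows that $H_0=\mathrm{id}$ extends $H$ continuously.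

\emph{Step 3: $Z$ is a Z-set.} Let $U\subset Y$ be open, and put $\beta(x)=\min(1,d(x,Y\setminus U)/16)$, or $\beta=1$ if $U=Y$. Then $g_t(x)=H(x,t\beta(x))$ moves $x\in U$ by at most $8t\beta(x)$, so it stays in $U$. Thus $g_t$ is a homotopy of $U$ in $U$ from the identity to a map $g_1:U\to U\setminus Z$, and $g_t(U\setminus Z)\subset U\setminus Z$ for all $t$. So the inclusion $U\setminus Z\hookrightarrow U$ is a homotopy equivalence with inverse $g_1$.

\emph{Step 4: $Y$ is a Euclidean retract.} First, $Y$ is locally contractible. Given a neighborhood $U$ of $y$, take an open $V\subset U$ containing $y$ with $V\cap X$ contractible, then $\rho>0$ with $B(y,2\rho)\subset V$, and $t_0=\min(1,\rho/16)$. The homotopy $H|_{[0,t_0]}$ moves points by at most $\rho/2$, so it moves $B(y,\rho)$ inside $V$ into $V\cap X$, where it can be contracted. A finite-dimensional, locally contractible compact metrizable space is an absolute neighborhood retract (Borsuk). Moreover $Y$ is contractible, as $\mathrm{id}\simeq H_1$ and $H_1$ maps into the contractible space $X$. A contractible absolute neighborhood retract is an absolute retract. Since $Y$ is compact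 and finite-dimensional, it embeds into some $\mathbb R^M$, and it is a retract of it.
\end{proof}

\section{Telling the boundaries apart}\label{sec:distinguish}

\subsection{Minimality}

Lemma~\ref{lem:product} shows two different behaviors. If $j(\eta)=n-1$, points of $\partial X$ near $\eta$ see only the boundary sphere of $D_\eta$; if $j(\eta)<n-1$, they accumulate on all of $D_\eta$.

\begin{proposition}\label{prop:minimal}
Let $S\ne\emptyset$. The action of $G$ on $Z=Z_{S,j}$ is minimal if and only if $j<n-1$ everywhere.
\end{proposition}

\begin{proof}
Let $S'=\{\eta\in S:j(\eta)=n-1\}$, and for $\eta\in S'$ let $D_\eta^\circ=\{z\in D_\eta:|b_\eta(z)|<1\}$. We claim that $D_\eta^\circ$ is open in $Z$. It is open in $D_\eta$, so it suffices that no point of it is a limit of points of $Z\setminus D_\eta$. Let $z_k\in Z\setminus D_\eta$ and $z_k\to z\in D_\eta$. Then $\pi(z_k)\in\partial X\setminus\{\eta\}$ tends to $\eta$, so by Lemmas~\ref{lem:fibers}(a) and~\ref{lem:product}(c) $|b_\eta(z_k)|=|f_\eta(\pi(z_k))|=1$ for large $k$, and hence $|b_\eta(z)|=1$. This proves the claim. Also $gD_\eta^\circ=D_{g\eta}^\circ$ by Lemma~\ref{lem:action}.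 So if $S'\ne\emptyset$, then $Z\setminus\bigcup_{\eta\in S'}D_\eta^\circ$ is a closed invariant proper subset. It is not empty, as it contains $\pi^{-1}(\partial X\setminus S)$.

Now let $j<n-1$ everywhere, and let $C\subset Z$ be closed, invariant and nonempty. Then $\pi(C)=\partial X$ by (G4), so $C\supset\pi^{-1}(\partial X\setminus S)$, because these fibers are points. We show that this set is dense in $Z$. Let $z\in D_\eta$ with $b_\eta(z)=b$. Given $k\ge1$ and $b'\in\operatorname{int}D^{j(\eta)}$, Lemma~\ref{lem:product}(b), transported to $\eta$, provides uncountably many $\zeta\in\partial X$ with $f_\eta(\zeta)=b'$ and $s>k$, at least one for each value $s\in(k,\infty)$. As $S$ is countable, we may take $\zeta\notin S$. Now let $b'\to b$ and $k\to\infty$. Then $\zeta\to\eta$, hence $f_{\eta'}(\zeta)\to f_{\eta'}(\eta)$ for $\eta'\ne\eta$, and $f_\eta(\zeta)\to b$. So $\pi^{-1}(\zeta)\to z$. Hence $C=Z$.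
\end{proof}

This is Theorem~\ref{thm:B}(ii); for the second sentence there, take $n\ge3$, $S\ne\emptyset$ and $j\equiv1$ and use Theorem~\ref{thm:A}, proved below. If $S\neq\emptyset$ and $j\equiv n-1$, for example in the case of surfaces, Proposition~\ref{prop:minimal} and (G4) already show that $Z_{S,j}$ is not equivariantly homeomorphic to $\partial G$, which settles Question~\ref{q}.

\subsection{Uniqueness of the projection}

When the action is minimal, another invariant is needed. It is the projection itself.

\begin{proposition}\label{prop:unique}
Every continuous equivariant map $p:Z_{S,j}\to\partial G$ is equal to $\pi$.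
\end{proposition}

\begin{proof}
\emph{$p$ is constant on each $D_\eta$.} Suppose $p(D_\eta)$ contains two points $a\ne b$. Take points $x_k$ tending to infinity along the geodesic $(a,b)\subset\mathbb H^n$, and $g_k\in G$ with all $g_kx_k$ in a fixed compact set. Each element of $G$ occurs only finitely often among the $g_k$, so after passing to a subsequence the $g_k$ are distinct. The geodesics $(g_ka,g_kb)$ meet a fixed compact set, so the distance between $g_ka$ and $g_kb$ in $\partial X$ is bounded below. On the other hand $g_kD_\eta=D_{g_k\eta}$, and the points $g_k\eta$ are distinct because the stabilizer of $\eta$ is trivial. Points of one set $D_{\eta_l}$ differ only in the coordinate $b_{\eta_l}$, so $\operatorname{diam}D_{\eta_l}\le2\cdot2^{-l}$. Hence $\operatorname{diam}(g_kD_\eta)\to0$, and by uniform continuity $\operatorname{diam}p(g_kD_\eta)\to0$. But $g_ka,g_kb\in p(g_kD_\eta)$, a contradiction.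

\emph{$p=\pi$.} The map $\pi:Z\to\partial X$ is a continuous surjection of compact Hausdorff spaces, hence a quotient map. So $p=q\circ\pi$ with $q:\partial G\to\partial G$ continuous and equivariant, and $q$ is surjective by (G4). Let $1\ne g\in G$. Choose $\zeta$ with $q(\zeta)\notin\{g^\pm\}$. Since $q$ maps fixed points of $g$ to fixed points of $g$, $\zeta\notin\{g^\pm\}$. Then $g^k\zeta\to g^+$ and $q(g^k\zeta)=g^kq(\zeta)\to g^+$, so $q(g^+)=g^+$. The points $g^+$ form a nonempty $G$-invariant set, because $hg^+=(hgh^{-1})^+$; it is dense by (G4). So $q=\mathrm{id}$.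
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Section~\ref{sec:criterion} provides the Z-structure with extended action. An equivariant homeomorphism $Z_{S,j}\to\partial G$ would equal $\pi$ by Proposition~\ref{prop:unique}. If $S\ne\emptyset$, then $\pi$ is not injective.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}(i)]
The properties of $\pi$ are in Lemmas~\ref{lem:fibers} and~\ref{lem:action} and Proposition~\ref{prop:unique}. Let $h:Z_{S,j}\to Z_{S',j'}$ be an equivariant homeomorphism, and let $\pi'$ be the projection of $Z_{S',j'}$. By Proposition~\ref{prop:unique}, $\pi'h=\pi$, so $h$ maps each fiber of $\pi$ homeomorphically onto the fiber of $\pi'$ over the same point. The points with nontrivial fibers form $S$ and $S'$, respectively, so $S=S'$. Comparing dimensions of fibers gives $j=j'$.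

Now count. All but countably many of the $2^{\aleph_0}$ points of $\partial X$ have trivial stabilizer, and orbits are countable. So there are $2^{\aleph_0}$ orbits with trivial stabilizers. Taking one such orbit for $S$ and $j\equiv1$ we obtain $2^{\aleph_0}$ pairwise inequivalent EZ-boundaries. Conversely, every compact metrizable space embeds as a closed subset of the Hilbert cube, which has $2^{\aleph_0}$ closed subsets; each of them has at most $2^{\aleph_0}$ continuous self-maps, hence at most $2^{\aleph_0}$ actions of the countable group $G$. So there are at most $2^{\aleph_0}$ EZ-boundaries up to equivariant homeomorphism.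
\end{proof}

\section{Boundaries that are spheres}\label{sec:sphere}

Here we prove Theorem~\ref{thm:B}(iii). Let $j\equiv n-1$. If $S=\emptyset$, then $Z=\partial X=S^{n-1}$; let $S\ne\emptyset$. We open the points $\eta_1,\eta_2,\dots$ one at a time. Opening a single point of a sphere of dimension $n-1$ into an $(n-1)$-ball gives a sphere again, and the collapsing map can be approximated by homeomorphisms. We call a map of compact metric spaces a \emph{near-homeomorphism} if it is a uniform limit of homeomorphisms, and use the theorem of M.~Brown \cite{Brown}: the inverse limit of a sequence of copies of a compact metric space along near-homeomorphisms is homeomorphic to that space.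

Let $Z_k$ be the image of $Z$ in $\partial X\times\prod_{i\le k}D^{n-1}$ (coordinates $b_{\eta_1},\dots,b_{\eta_k}$), so $Z_0=\partial X=S^{n-1}$. As $Z$ is closed in the full product, $Z=\varprojlim Z_k$. By Lemma~\ref{lem:fibers}, the projection $Z_k\to\partial X$ is injective over the complement of $\{\eta_1,\dots,\eta_k\}$, and the bonding map $Z_k\to Z_{k-1}$ is injective, hence a homeomorphism, over the part of $Z_{k-1}$ that lies over $\partial X\setminus\{\eta_k\}$. We show that the bonding map is a near-homeomorphism and that $Z_k\cong Z_{k-1}$.

\emph{Coordinates near $\eta_k$.} Identify $\partial X\setminus\{\eta_k\}$ with $\mathbb R^{n-1}\ni y$ by the isometry used in the definition of $f_{\eta_k}$, and for $y\ne0$ put $s=\log|y|$ and $\theta=y/|y|$. Let $N_a=\{s>a\}\cup\{\eta_k\}$ with $a\ge1$ so large that $N_a$ contains none of $\eta_1,\dots,\eta_{k-1}$. Over $N_a$ the coordinates $b_{\eta_i}$, $i<k$, are continuous functions of the point of $N_a$ and may be ignored.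
\begin{itemize}
\item Over $N_a$, $Z_{k-1}$ is homeomorphic to $N_a$ and hence to $\{w\in\mathbb R^{n-1}:|w|<1/a\}$ via $w=\theta/s$, $\eta_k\mapsto0$.
\item Over $N_a$, the points of $Z_k$ are $(\zeta,b_{\eta_k}=\theta(\zeta))$ for $\zeta\ne\eta_k$, by Lemma~\ref{lem:product}(c), and $(\eta_k,b)$ for $b\in D^{n-1}$. They correspond to $\{v\in\mathbb R^{n-1}:|v|<1+1/a\}$ via $(\zeta,\theta)\mapsto(1+1/s)\theta$ and $(\eta_k,b)\mapsto b$. This is a bijection. It is continuous, for if $(\zeta,\theta)\to(\eta_k,b)$ then $s\to\infty$ and $\theta\to b$. Its inverse is continuous, for if $|v|>1$ and $v\to v_0$ with $|v_0|=1$, then $s=1/(|v|-1)\to\infty$ and $\theta=v/|v|\to v_0$.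
\end{itemize}
In these coordinates the bonding map is
\[
v\longmapsto\max(|v|-1,0)\,\frac{v}{|v|}\qquad(0\mapsto0).
\]

\emph{Approximation.} For $0<\epsilon<1/a$ replace this map on $\{|v|\le1+\epsilon\}$ by $v\mapsto\frac{\epsilon}{1+\epsilon}v$, a homeomorphism onto $\{|w|\le\epsilon\}$, and leave the bonding map unchanged elsewhere. The two definitions agree for $|v|=1+\epsilon$, so we obtain a continuous bijection $Z_k\to Z_{k-1}$ of compact Hausdorff spaces, that is, a homeomorphism. It differs from the bonding map only at points that both maps send into $\{|w|\le\epsilon\}$, and this set shrinks to a point as $\epsilon\to0$. So the bonding map is a near-homeomorphism. Inductively $Z_k\cong S^{n-1}$ for all $k$, and Brown's theorem gives $Z\cong S^{n-1}$.\qed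

\section{Free groups}\label{sec:free}

We now prove Theorem~\ref{thm:C}. Let $G$ be free of finite rank, let $(\tilde X,Z)$ be any Z-structure on $G$ to which the action extends, and let $X=\tilde X\setminus Z$. The reason for uniqueness is that a tree is cut near each end by points, whose preimages in $X$ are compact separating sets that shrink by (4). There is no room to open up a point.

Since $Z$ is compact, $X=\tilde X\setminus Z$ is open in $\tilde X$. It is also dense: if a nonempty open $U\subset\tilde X$ were contained in $Z$, then $U\setminus Z=\emptyset$ would be homotopy equivalent to $U$. If $G=1$, then $X=X/G$ is compact, so $X=\tilde X$ and $Z=\emptyset=\partial G$. From now on the rank is at least $1$, and $T$ is the Cayley tree of a free basis with base vertex $v_0$. So $\partial G=\partial T$, and $T\cup\partial T$ is compact metrizable since $T$ is locally finite. As $X$ is locally compact and $X/G$ is compact, $X=GK_0$ for some compact $K_0\subset X$.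

\subsection*{(a) The action on $X$ is proper}
Let $x,x'\in X$ and let $W\ni x'$ be an open subset of $X$ with $gW\cap W=\emptyset$ for $g\ne1$; it exists because $G$ acts by a covering space action. If $gx,g'x\in W$, then $g'g^{-1}W$ meets $W$, so $g=g'$. Hence orbit points $g_ix$ with distinct $g_i$ have no limit point in $X$. In particular, for compact $K,L\subset X$ with $K\neq\emptyset$ there are only finitely many $g$ with $gK=L$, so (4) gives $\operatorname{diam}(g_iK)\to0$ for every sequence of distinct $g_i$. If all $g_iK$ met $K$, then after passing to a subsequence there would be points of $g_iK\cap K$ converging to some $x'\in K$, and $g_ix\to x'$ for any $x\in K$, a contradiction. So the action is proper, and $X/G$ is compact Hausdorff.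

\subsection*{(b) A proper equivariant map $c:X\to T$}
We map $X$ to $T$ locally, by orbit maps, and average these maps in $T$. For the averaging, let $\lambda_i\ge0$ be finitely many weights with sum $1$, let $p_i\in T$, and let $\Phi(q)=\sum_i\lambda_id(q,p_i)^2$. Since $T$ is locally finite, $\Phi$ attains its minimum, say at $q_0$. Since $T$ is $\mathrm{CAT}(0)$, along a geodesic $\gamma:[0,1]\to T$ from $q_0$ to $q$ we have $\Phi(q_0)\le\Phi(\gamma(t))\le(1-t)\Phi(q_0)+t\Phi(q)-t(1-t)d(q,q_0)^2$. Dividing by $t$ and letting $t\to0$ we get
\begin{equation}\label{eq:cat}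
\Phi(q)\ge\Phi(q_0)+d(q,q_0)^2 .
\end{equation}
So the minimizer $q_0$ is unique. It lies in the convex hull of the $p_i$ with $\lambda_i>0$, because projecting to the hull a point outside it decreases all distances to these $p_i$.

Cover $X/G$ by finitely many evenly covered open sets $O_i$ with lifts $\tilde O_i\subset X$, and take a partition of unity $\lambda_i$ on $X/G$ with $\operatorname{supp}\lambda_i\subset O_i$. Regard $\lambda_i$ as a $G$-invariant function on $X$. On $\bigsqcup_gg\tilde O_i$ define $c_i(gx)=gv_0$ for $x\in\tilde O_i$; this is locally constant and equivariant. Let $c(x)$ be the minimizer of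
\[
\Phi_x(q)=\sum_{i:\lambda_i(x)>0}\lambda_i(x)\,d(q,c_i(x))^2 .
\]

\emph{$c$ is equivariant}, because $\Phi_{gx}(gq)=\Phi_x(q)$.

\emph{$c$ is continuous.} Given $x_0$, let $I$ be the set of $i$ with $x_0\in\operatorname{supp}\lambda_i$. Near $x_0$ we have $\lambda_i=0$ for $i\notin I$, and $c_i$ is constant, say equal to $p_i$, for $i\in I$. So for $x$ near $x_0$ we have $\Phi_x=\sum_{i\in I}\lambda_i(x)d(\cdot,p_i)^2$, and $c(x)$ lies in the compact convex hull $Q_0$ of $\{p_i:i\in I\}$. By \eqref{eq:cat} for $x_0$, and since $\Phi_x(c(x))\le\Phi_x(c(x_0))$,
\[
d(c(x),c(x_0))^2\le\Phi_{x_0}(c(x))-\Phi_{x_0}(c(x_0))\le2\sup_{Q_0}|\Phi_x-\Phi_{x_0}|\to0\qquad(x\to x_0).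
\]

\emph{$c$ is proper.} If $Q\subset T$ is compact, then $c^{-1}(Q)$ is closed in $X$ and contained in the union of the sets $gK_0$ with $gc(K_0)\cap Q\ne\emptyset$. There are only finitely many such $g$, as $G$ acts properly on $T$. So $c^{-1}(Q)$ is compact.

\subsection*{(c) Connectivity}
Being a retract of some $\mathbb R^m$, $\tilde X$ is nonempty, connected and locally path connected. So if $U\subset\tilde X$ is open and connected, then $U$ is path connected. Since $U\setminus Z\simeq U$, also $U\setminus Z$ is path connected. This is the way in which the Z-set property will be used. In particular $X$ is connected.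

\subsection*{(d) The map $p:Z\to\partial T$}
Let $z\in Z$, and let $x_i,x_i'\in X$ both converge to $z$. Since $c$ is proper and $z\notin X$, the points $c(x_i)$ and $c(x_i')$ leave every compact subset of $T$. Suppose that, after passing to subsequences of the two sequences, $c(x_i)\to\xi$ and $c(x_i')\to\xi'$ with $\xi\ne\xi'$ in $\partial T$. Let $m$ be the midpoint of an edge on the line $(\xi,\xi')$. As $c^{-1}(m)\subset X$ is compact, $z$ has a connected open neighborhood $U$ that misses it. For large $i$ some path in $U\setminus Z$ joins $x_i$ to $x_i'$, by (c). Its $c$-image avoids $m$ but joins the two sides of $m$, a contradiction.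

Since $X$ is dense and $T\cup\partial T$ is compact, it follows that for all sequences in $X$ tending to $z$ the $c$-images converge to one point, which we call $p(z)\in\partial T$. The map $c\cup p:\tilde X\to T\cup\partial T$ is continuous. At points of $X$ this is clear, since $X$ is open; and if $z_i\in Z$, $z_i\to z$, choose $x_i\in X$ with $d(x_i,z_i)<1/i$ and with $c(x_i)$ at distance $<1/i$ from $p(z_i)$ in a metric on $T\cup\partial T$. Then $x_i\to z$, so $c(x_i)\to p(z)$ and $p(z_i)\to p(z)$. The map $p$ is equivariant: if $x_i\to z$, then $gx_i\to gz$, because the action on $\tilde X$ is by homeomorphisms, and $c(gx_i)=gc(x_i)\to gp(z)$.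

The map $p$ is surjective. For $\xi\in\partial T$ choose $g_i\in G$ with $g_iv_0\to\xi$, and let $x\in X$. As $d(g_ic(x),g_iv_0)$ is constant, $c(g_ix)=g_ic(x)\to\xi$. So any limit point of $(g_ix)$ in $\tilde X$ lies in $Z$, and $p$ maps it to $\xi$.

\subsection*{(e) $p$ is injective}
Let $\xi\in\partial T$, let $m_k$ be the midpoints of the consecutive edges of a ray to $\xi$, and let $T_k$ be the component of $T\setminus\{m_k\}$ with $\xi$ in its closure. The sets $T_k$ decrease, and $\bigcap_kT_k=\emptyset$. Put $C_k=c^{-1}(m_k)$, a compact subset of $X$. It is not empty: by the last argument in (d), $c(X)$ accumulates at every point of $\partial T$, so it meets both sides of $m_k$, and it is connected. The edges of $T$ lie in finitely many $G$-orbits, so the $C_k$ are translates of finitely many compact sets $c^{-1}(m)$; as the $m_k$ are distinct, each of these sets is translated by distinct group elements. By (a), $\operatorname{diam}C_k\to0$. Pass to a subsequence along which $C_k$ converges to a point $z_0\in\tilde X$.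

Suppose $z\in p^{-1}(\xi)$ and $z\ne z_0$. Take a connected open neighborhood $U$ of $z$ with $z_0\notin\overline U$. For all large $k$ in the subsequence $C_k\cap U=\emptyset$, that is, $c(U\setminus Z)$ avoids $m_k$. Now $U\setminus Z$ is connected and contains points $x_i\to z$ with $c(x_i)\to\xi$, so $c(x_i)\in T_k$ for some $i$. Hence $c(U\setminus Z)\subset T_k$ for infinitely many $k$, which contradicts $\bigcap_kT_k=\emptyset$. As $p$ is surjective, $p^{-1}(\xi)=\{z_0\}$.

\subsection*{Conclusion}
The map $p:Z\to\partial T=\partial G$ is a continuous equivariant bijection of compact Hausdorff spaces, hence an equivariant homeomorphism. This proves the first statement of Theorem~\ref{thm:C}. A hyperbolic group with $\mathrm{cd}\,G\le1$ is finitely generated, so it is free of finite rank by Stallings' theorem. Finally, for every $n\ge2$ there is a closed hyperbolic $n$-manifold (Borel). Its fundamental group $G$ is a torsion-free uniform lattice in $\mathrm{Isom}(\mathbb H^n)$ with $\mathrm{cd}\,G=n$, and Theorem~\ref{thm:A} applies to it.\qed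

\begin{remark}
We do not determine which hyperbolic groups with $\mathrm{cd}\,G\ge2$, other than the lattices considered here, have EZ-boundaries that are not equivariantly homeomorphic to $\partial G$.
\end{remark}

\begin{thebibliography}{9}
\bibitem{AIM} \emph{Boundaries/Section6 -- Problems in Geometric Group Theory}, \texttt{http://aimath.org/pggt/Boundaries/Section6}.
\bibitem{Brown} M.~Brown, Proc. AMS \textbf{11} (1960), 478--483.
\end{thebibliography}

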